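# Sliding a unit needle along a curve: zero sets of the chord function

## The zero set of the chord function

Let $\Gamma\subset\mathbb R^n$ be an embedded copy of $\mathbb R$, parametrized by $\gamma:\mathbb R\to\Gamma$. The whole lecture is about one function of two variables and its zero set:
$$F(s,t)=|\gamma(s)-\gamma(t)|^2-1,\qquad Z=\{(s,t)\in\mathbb R^2: F(s,t)=0\}.\tag{1}$$
A point of $Z$ is a unit segment with one end at $\gamma(s)$ and the other at $\gamma(t)$. "Embedded" means: injective, regular (nonzero velocity) wherever it is differentiable, and a homeomorphism onto the image. Because $\gamma^{-1}:\Gamma\to\mathbb R$ is continuous, moving a unit segment continuously with both endpoints on $\Gamma$ is the same thing as moving a point $(s,t)$ along a path in $Z$.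

Here is what $Z$ is for. Let $C>0$ and suppose that $\Gamma$ contains the two rays $\{(x,0,\dots,0): x\in(-\infty,-C]\cup[C,\infty)\}$. A *unit needle* is a straight segment of length $1$; its two ends are called head and tail. The **moving needle problem** asks: if $\Gamma\subset\mathbb R^3$ is a smoothly embedded copy of $\mathbb R$ containing the two rays, can one always slide a unit needle continuously from the left ray to the right ray, with head and tail on $\Gamma$ all the time? In terms of $Z$: can one always join a certain point of $Z$ to a certain other point of $Z$ by a path inside $Z$? The answer is yes.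

**Theorem A.** Let $\Gamma\subset\mathbb R^3$ be a smoothly embedded copy of $\mathbb R$ containing the two rays. Then a unit needle on $(-\infty,-C]$ can be slid continuously to $[C,\infty)$ with both endpoints always on $\Gamma$.

We also prove a sharp version. A curve is of class $C^k$ if it has a regular $C^k$ parametrization (its arc-length parametrization is then $C^k$ too), and of class $C^{1,1}$ if it has a regular $C^1$ parametrization with locally Lipschitz derivative.

**Theorem B.** Let $\Gamma\subset\mathbb R^n$ be an embedded copy of $\mathbb R$ containing the two rays.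

1. Sliding is always possible if $n=3$ and $\Gamma$ is $C^2$.
2. Sliding is always possible if $n=2$ and $\Gamma$ is $C^1$.
3. For any $n$, sliding is possible if $\Gamma$ is $C^1$ and the set of $(s,t)\in Z$ whose needle is perpendicular to $\Gamma$ at both ends contains no nondegenerate continuum (for example, if it is empty or countable).

**Theorem C.** For every $C>0$ there are embedded copies of $\mathbb R$ containing the two rays for which sliding is impossible:

1. in $\mathbb R^n$, $n\ge4$, of class $C^\infty$;
2. in $\mathbb R^3$, of class $C^{1,1}$ (and $C^\infty$ off one point);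
3. in $\mathbb R^2$, locally Lipschitz.

A *continuum* is a nonempty compact connected metric space; it is *nondegenerate* if it has more than one point. A nondegenerate continuum is uncountable, because the distance to one of its points maps it onto a nondegenerate interval. If $n=1$, then $\Gamma$ is a connected subset of $\mathbb R$ containing both rays, so $\Gamma=\mathbb R$ and the needle is simply translated. From now on $n\ge2$.

## Derivatives of $F$ and four small pictures

For $C^1$ curves we use arc length. Write
$$T=\gamma'(s),\qquad M=\gamma'(t),\qquad N=\gamma(t)-\gamma(s),$$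
so $|T|=|M|=1$, and $|N|=1$ on $Z$. Differentiating $F=N\cdot N-1$ gives, whenever the derivatives of $\gamma$ that occur exist,
$$\begin{aligned}&F_s=-2T\cdot N,\quad F_t=2M\cdot N,\quad F_{ss}=2-2\gamma''(s)\cdot N,\quad F_{tt}=2+2\gamma''(t)\cdot N,\\ &F_{st}=-2T\cdot M,\quad F_{sst}=-2\gamma''(s)\cdot M,\quad F_{stt}=-2\,T\cdot\gamma''(t),\quad F_{sstt}=-2\gamma''(s)\cdot\gamma''(t).\end{aligned}\tag{2}$$

**The straight line.** If $\gamma(s)=(s,0,0)$, then $Z=\{|s-t|=1\}$ is two parallel lines. Sliding means moving along $t=s+1$.

**Two parallel strands at distance 1.** Suppose that near some $(s_0,t_0)$ the curve is $\gamma(s)=(s,0,0)$ and $\gamma(t)=(c-t,1,0)$. Then $F=(s+t-c)^2$, and $Z$ is locally the line $s+t=c$. The needle is perpendicular to $\Gamma$ at both ends, and $DF=0$ along that whole line. Still $Z$ is harmless here, and $D^2F\ne0$.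

**Two circles in $\mathbb R^3$, each through the center of the other.** Suppose that $\Gamma$ contains the arcs $P(h)=(\sin h,0,1-\cos h)$ and $Q(k)=(0,\sin k,\cos k)$, with $h,k$ near $0$. Both have unit speed, and
$$|P(h)-Q(k)|^2-1=\sin^2h+\sin^2k+(1-\cos h-\cos k)^2-1=2(1-\cos h)(1-\cos k).$$
The leading term is $\frac12h^2k^2$. So all derivatives of order $\le3$ vanish at $h=k=0$, the derivative $F_{hhkk}$ equals $2$, and $Z$ is locally the cross $hk=0$.

**Two orthogonal circles in $\mathbb R^4$.** The points $\frac1{\sqrt2}(\cos\sigma,\sin\sigma,0,0)$ and $\frac1{\sqrt2}(0,0,\cos\tau,\sin\tau)$ always have distance $1$. If $\Gamma$ contains an arc of each, then $Z$ contains an open set and all derivatives of $F$ vanish there.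

The obvious first attempt is the implicit function theorem: if $DF\neq0$ on $Z$, then $Z$ is a $1$-dimensional $C^1$ submanifold of the plane, and we follow the component that starts at the left needle. By (2) this breaks down exactly at needles perpendicular to $\Gamma$ at both ends. Smoothness of $F$ alone does not repair it. Let
$$f(\sigma)=\begin{cases}e^{1/\sigma}&\sigma<0\\0&0\le\sigma\le1\\-e^{-1/(\sigma-1)}&\sigma>1\end{cases}\qquad g(\tau)=e^{-1/\tau^2}\sin(1/\tau),\quad g(0)=0.\tag{3}$$
Both are $C^\infty$. On the zero set of $f(\sigma)+g(\tau)$ we have $\sigma>1$ when $g(\tau)>0$ and $\sigma<0$ when $g(\tau)<0$. A path in this zero set along which $\tau$ increases to $0$ through negative values would have its $\sigma$-coordinate jump across $[0,1]$ infinitely often in finite time, which a continuous function cannot do. So we need to know two things: what $Z$ satisfies for free, and what extra property the chord function of a curve in $\mathbb R^3$ has.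

## The two end needles lie in one component of $Z$

This section shows that for free we get connectedness of the set of positions, although not yet a path.

**Step 1: normalization.** Let $\gamma$ be a parametrization of the $C^1$ curve $\Gamma$. Each ray is closed in $\Gamma$ and homeomorphic to a half-line, so its preimage in $\mathbb R$ is a closed non-compact interval. The two preimages are disjoint and nonempty, so neither is $\mathbb R$. After choosing the orientation, the preimage of the left ray is $(-\infty,a]$ and that of the right ray is $[b,\infty)$. A homeomorphism of half-lines takes endpoint to endpoint. Hence, with $e_1=(1,0,\dots,0)$ and arc length suitably shifted,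
$$\gamma(s)=s\,e_1\ (s\le-C),\qquad \gamma(s)=(s-\ell)e_1\ (s\ge b),\qquad b-\ell=C.\tag{4}$$
The part over $[-C,b]$ has length $b+C$ and joins points at distance $2C$, so $b\ge C$ and $\ell\ge0$.

**Step 2: far out, $F$ has a simple sign.** Choose $R_0\ge C$ with $|\gamma|\le R_0$ on $[-C,b]$, and put $S_-=-(R_0+2)$, $S_+=\ell+R_0+2$. Claim: if $s\le S_-$ and $t>s$, then $F(s,t)$ has the sign of $t-s-1$. There are three cases.

- If $t\le-C$, then $F=(t-s)^2-1$, which has the sign of $t-s-1$ because $t-s>0$.
- If $t\in[-C,b]$, then $|\gamma(t)-\gamma(s)|\ge(R_0+2)-R_0=2$, so $F>0$; and $t-s-1\ge -C+R_0+1\ge1>0$.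
- If $t\ge b$, the distance is $(t-\ell)+|s|\ge C+R_0+2>1$, so $F>0$; and $t-s-1>0$ as in the previous case.

In the same way, if $t\ge S_+$ and $s<t$, then $F(s,t)$ has the sign of $t-s-1$. For $s\ge b$ we have $F=(t-s)^2-1$. For $s\in[-C,b]$ the distance is at least $(t-\ell)-R_0\ge2$, and $t-s-1\ge\ell+R_0+1-b=R_0+1-C>0$. For $s\le-C$ the distance is $(t-\ell)+|s|>1$, and $t-s-1>0$. Finally, $F=-1$ on the diagonal.

**Step 3: the triangle.** Let $\Delta=\{S_-\le s\le t\le S_+\}$, $p_-=(S_-,S_-+1)$ and $p_+=(S_+-1,S_+)$. By Step 2, $F$ vanishes on $\partial\Delta$ exactly at $p_-$ and $p_+$. These two points cut $\partial\Delta$ into two open arcs. On the one that contains the diagonal side, $F<0$; on the other, through the corner $(S_-,S_+)$, $F>0$.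

**Proposition 1.** $p_-$ and $p_+$ lie in the same connected component of the compact set $Z\cap\Delta$.

**Proof.** Suppose not. In a compact space, components and quasicomponents coincide. So $Z\cap\Delta=Z_1\sqcup Z_2$ with $Z_1,Z_2$ compact, $p_-\in Z_1$, $p_+\in Z_2$. Put
$$\varphi(x)=\frac{d(x,Z_1)-d(x,Z_2)}{d(x,Z_1)+d(x,Z_2)}.$$
This is continuous on $\Delta$, equal to $-1$ on $Z_1$ and $1$ on $Z_2$. The map $\Phi=(\varphi,F):\Delta\to\mathbb R^2$ never vanishes, since $\varphi=\pm1$ where $F=0$. As $\Delta$ is contractible, $\Phi|_{\partial\Delta}$ has winding number $0$ about the origin. But start at $p_-$, where $\Phi=(-1,0)$. Along the arc with $F>0$, $\Phi$ stays in the open upper half-plane and ends at $\Phi(p_+)=(1,0)$, so the argument changes by $-\pi$. Along the arc with $F<0$, $\Phi$ returns through the open lower half-plane, and the argument again changes by $-\pi$. The winding number is $-1$, a contradiction. $\square$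

**Step 4: reduction.** Take a needle on the left ray and call its endpoint parameters $s<t$, whichever of them is the head. Here $t=s+1$, and since $S_-+1=-(R_0+1)\le -C$, the needle can be translated inside the ray to the position $p_-$. The same holds on the right ray with $p_+$, since $S_+-1=\ell+R_0+1\ge\ell+C=b$. So *it suffices to join $p_-$ to $p_+$ by a path in $Z$*.

## Convergence continua

A connected compact set need not be path connected. The standard example is the closed topologist's sine curve, the union of $\{0\}\times[-1,1]$ and the graph of $\sin(1/x)$ over $(0,1]$: arcs of the graph accumulate on a whole vertical segment. We now isolate this accumulation.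

Recall that compact sets satisfy $K_n\to K$ in the Hausdorff metric if for each $\epsilon>0$, for all large $n$, each of $K_n,K$ lies in the $\epsilon$-neighborhood of the other. Two consequences will be used all the time: each point of $K$ is a limit of points $x_n\in K_n$; and the limit of any convergent sequence $x_{n_j}\in K_{n_j}$, $n_j\to\infty$, lies in $K$.

**Definition.** Let $Z$ be a closed subset of the plane. A nondegenerate continuum $K\subset Z$ is a *convergence continuum* (c.c.) of $Z$ if there are pairwise disjoint continua $K_n\subset Z$, all disjoint from $K$, with $K_n\to K$ in the Hausdorff metric.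

**Example.** In the closed sine curve, $K=\{0\}\times[-1,1]$ is a c.c.: let $K_n$ be the part of the graph over $[\frac1{(2n+1/2)\pi},\frac1{(2n-1/2)\pi}]$. These intervals are pairwise disjoint, and on each of them $\sin(1/x)$ takes all values in $[-1,1]$. So $K$ and $K_n$ lie within distance $\frac1{(2n-1/2)\pi}$ of each other.

**Non-example.** A line has no c.c. A nondegenerate continuum $K$ in it contains an interval, and sets $K_n\to K$ in the line meet that interval.

We use the following standard facts (S. Nadler, *Continuum Theory*, Chs. 4, 5, 8).

- A sequence of continua in a compact metric space has a subsequence converging in the Hausdorff metric, and the limit is a continuum.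
- $X$ is *connected im kleinen* at $p$ if every neighborhood of $p$ contains a connected neighborhood of $p$ (not necessarily open). A space connected im kleinen at every point is locally connected.
- A locally connected continuum is arcwise connected.

The fourth fact, boundary bumping, is needed only for balls. Here is its proof in that form.

**Lemma 2 (boundary bumping).** Let $X\subset\mathbb R^2$ be a continuum and $\bar B$ a closed disc with $X\not\subset\bar B$. Then every component of $V=X\cap\bar B$ meets the circle $\partial\bar B$.

**Proof.** Suppose a component $D$ of $V$ misses $\partial\bar B$. In the compact set $V$, $D$ is the intersection of the relatively clopen subsets of $V$ that contain it. These are closed under finite intersection, so by compactness one of them, $W$, misses the compact set $V\cap\partial\bar B$. Then $W$ is compact. It is also open in $V$ and contained in $X\cap\operatorname{int}\bar B$, which is open in $X$; so $W$ is open in $X$. Thus $W$ is a nonempty clopen subset of $X$, and $W\subset V\ne X$. This contradicts the connectedness of $X$. $\square$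

**Lemma 3.** If $Z$ contains no c.c., the needle can be slid from the left ray to the right ray.

**Proof.** *Purpose: show that the only obstruction to turning Proposition 1 into a path is a c.c.* Let $X$ be the component of $Z\cap\Delta$ containing $p_-$ and $p_+$; it is a continuum. If $X$ is locally connected, it is arcwise connected, and by Step 4 we are done.

Otherwise $X$ is not connected im kleinen at some $p\in X$: some neighborhood of $p$ in $X$ contains no connected neighborhood of $p$. Choose $\varepsilon>0$ so that $V=X\cap\bar B(p,\varepsilon)$ lies in that neighborhood, and let $D$ be the component of $p$ in $V$. Then $D$ is not a neighborhood of $p$ in $X$. In particular $V\neq X$, since otherwise $D=X$.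

Since $D$ is not a neighborhood of $p$, there are $x_n\in V\setminus D$ with $x_n\to p$. Let $K_n$ be the component of $V$ containing $x_n$. It is compact, and it differs from $D$, so it misses $D$ and in particular $p$. Hence it contains only finitely many $x_m$. Passing to a subsequence, the $K_n$ are distinct components, so pairwise disjoint. By Lemma 2, $K_n$ contains a point at distance $\varepsilon$ from $p$. Pass to a convergent subsequence $K_n\to K$. Then $K$ is a continuum in $V$; it contains $p$ (the limit of the $x_n$) and a point at distance $\varepsilon$ from $p$, so it is nondegenerate. It is connected and contains $p$, so $K\subset D$. Since $K_n\cap D=\emptyset$, all $K_n$ are disjoint from $K$. So $K$ is a c.c. of $Z$, contrary to assumption. $\square$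

## All derivatives of $F$ vanish along a convergence continuum

Now we look for a local test that excludes c.c.'s. The point is that infinitely many disjoint continua of nearly the same shape must be crossed by a common line, and Rolle's theorem limits how often $F$ vanishes on a line.

**Lemma 4.** Let $K$ be a c.c. of $Z$ and $x\in K$.

(a) For all sufficiently small $r>0$ there is a c.c. $K'\subset K\cap\bar B(x,r)$ with $x\in K'$, which is the limit of continua $K'_n\subset Z\cap\bar B(x,r)$ that are pairwise disjoint and disjoint from $K$.

(b) There are no convex open neighborhood $U$ of $x$, vector $v\ne0$ and integer $m$ such that every line parallel to $v$ meets $Z\cap U$ in at most $m$ points. In particular, if $F$ is $C^k$ near $x$ $(k\ge1)$, then $D^kF(x)(v,\dots,v)=0$ for all $v$, and hence $D^kF(x)=0$.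

**Proof.** (a) *Purpose: localize.* Let $r$ be so small that $K\not\subset\bar B(x,r)$. Let $K_n\to K$ be as in the definition, and pick $x_n\in K_n$ with $x_n\to x$. For large $n$, $|x_n-x|<r$; and $K_n\not\subset\bar B(x,r)$, since a point of $K$ outside $\bar B(x,r)$ is a limit of points of $K_n$. Let $K'_n$ be the component of $K_n\cap\bar B(x,r)$ containing $x_n$. By Lemma 2 it meets the circle $|y-x|=r$. Let $K'$ be the limit of a convergent subsequence. It is a continuum, it contains $x$ and a point at distance $r$ from $x$, and $K'\subset K\cap\bar B(x,r)$ because $K_n'\subset K_n$ and $K_n\to K$. The $K'_n\subset K_n$ are pairwise disjoint and disjoint from $K\supset K'$.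

(b) *Purpose: a common line.* Suppose $U,v,m$ exist. Take $r$ with $\bar B(x,r)\subset U$ and $K',K_n'$ as in (a). Let $\lambda$ be a nonzero linear functional with $\lambda(v)=0$; its level sets are the lines parallel to $v$. If $\lambda(K')$ is one point, then $K'$ is an infinite subset of $Z\cap U$ on one line parallel to $v$, a contradiction. Otherwise $\lambda(K')$ is a nondegenerate interval. Take $c$ in its interior, and $y,z\in K'$ with $\lambda(y)<c<\lambda(z)$. Points of $K_n'$ approach $y$ and $z$, so for all large $n$ the interval $\lambda(K'_n)$ contains $c$. So the line $\lambda=c$ meets infinitely many of the pairwise disjoint sets $K'_n\subset Z\cap U$, again a contradiction.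

For the last claim, suppose $D^kF(x)(v,\dots,v)\ne0$. By continuity $\partial_v^kF\neq0$ on a ball $U$ around $x$. Each line parallel to $v$ meets $U$ in an interval or not at all. If $F$ had $k+1$ zeros on that interval, Rolle's theorem applied $k$ times would give a zero of $\partial_v^kF$. So there are at most $k$ zeros, contradicting the first part. A symmetric $k$-linear form that vanishes on all $(v,\dots,v)$ is zero, by polarization. $\square$

So every needle on a c.c. is perpendicular to $\Gamma$ at both ends, as soon as $\Gamma$ is $C^1$. The two parallel strands show that a continuum of such needles need not be a c.c.: there $D^2F\ne0$.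

## Theorem A: the fourth derivative in an orthonormal frame

**Proof of Theorem A.** By Lemma 3 it is enough to exclude c.c.'s, and by Lemma 4(b) it is enough to show that at every $(s,t)\in Z$ some $D^kF$ with $1\le k\le4$ is nonzero. Suppose $D^1F=D^2F=D^3F=0$ at $(s,t)\in Z$. We use (2).

**Step 1: a frame.** $F=0$ gives $|N|=1$; $F_s=0$ gives $T\perp N$; $F_t=0$ gives $M\perp N$; $F_{st}=0$ gives $T\perp M$. So $T,M,N$ form an orthonormal basis of $\mathbb R^3$.

**Step 2: the curvature vectors are forced.** At $s$: $\gamma''(s)\cdot T=0$ by unit speed, $\gamma''(s)\cdot M=0$ since $F_{sst}=0$, and $\gamma''(s)\cdot N=1$ since $F_{ss}=0$. Hence $\gamma''(s)=N$. At $t$: $\gamma''(t)\cdot M=0$ by unit speed, $\gamma''(t)\cdot T=0$ since $F_{stt}=0$, and $\gamma''(t)\cdot N=-1$ since $F_{tt}=0$. Hence $\gamma''(t)=-N$.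

**Step 3: the fourth derivative.** $F_{sstt}=-2\gamma''(s)\cdot\gamma''(t)=-2N\cdot(-N)=2\neq0$, so $D^4F\ne0$. $\blacksquare$

The two circles through each other's centers are exactly the configuration of Step 2, so order $3$ would not suffice. In $\mathbb R^4$ the argument stops at the words "orthonormal basis": the curvature vectors may have a component orthogonal to $T,M,N$. For the two orthogonal circles, in arc length, $\gamma''(s)=-2\gamma(s)$ and $\gamma''(t)=-2\gamma(t)$, so $F_{sstt}=-8\,\gamma(s)\cdot\gamma(t)=0$.

## Rectangles around a monotone convergence continuum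

To lower the regularity we cannot take four derivatives. Instead we integrate a mixed derivative over a rectangle. For $\gamma\in C^1$ put
$$G(s,t)=-2\gamma'(s)\cdot\gamma'(t).\tag{5}$$
It is continuous, and $G=\partial_t(F_s)=\partial_s(F_t)$, because $F_s=-2\gamma'(s)\cdot(\gamma(t)-\gamma(s))$ is differentiable in $t$ and $F_t=2\gamma'(t)\cdot(\gamma(t)-\gamma(s))$ in $s$. By Lemma 4(b) with $k=1$, $F=F_s=F_t=0$ on every c.c.

**Lemma 5.** Let $\gamma$ be $C^1$, and let $K$ be a c.c. that is the graph $t=\varphi(s)$ of a strictly monotone continuous $\varphi:[a,b]\to\mathbb R$, $a<b$. Let $a\le a'<b'\le b$ and $R=[a',b']\times\varphi([a',b'])$. Then $G$ has a zero in $R\setminus K$.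

**Proof.** *Purpose: if $G\ne0$ off $K$, then integrating twice shows $F\ne0$ off $K$, and there is no room for the sets $K_n$.* Suppose $G\ne0$ on $R\setminus K$. Since $\varphi$ is injective, $K\cap R$ is the graph over $[a',b']$.

**Step 1: the sides.** Consider the sides $\{t>\varphi(s)\}$ and $\{t<\varphi(s)\}$ of $R\setminus K$. The first is connected: from each of its points, move vertically up to the top edge, and the top edge minus its one point on $K$ is an interval contained in this side, because $K$ meets the top edge at one of its ends. The second is treated in the same way with the bottom edge. So $G$ has constant sign on each side. For $(s,t)\in R$ let $\sigma=\varphi^{-1}(t)\in[a',b']$. By strict monotonicity, on each side the sign of $s-\sigma$ is constant. If $s'$ lies strictly between $\sigma$ and $s$, then $s'-\sigma$ has the sign of $s-\sigma$, so $(s',t)$ is on the same side as $(s,t)$.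

**Step 2: two integrations.** Since $F_t(\sigma,t)=0$,
$$F_t(s,t)=\int_\sigma^sG(s',t)\,ds'.$$
By Step 1, $F_t$ is nonzero with constant sign on each side. Since $F(s,\varphi(s))=0$,
$$F(s,t)=\int_{\varphi(s)}^tF_t(s,t')\,dt'\neq0\qquad\text{for }(s,t)\in R\setminus K,$$
because for $t'$ strictly between $\varphi(s)$ and $t$ the point $(s,t')$ is in $R$, on the same side as $(s,t)$. Hence $Z\cap R=K\cap R$.

**Step 3: contradiction.** For $s\in(a',b')$ the point $(s,\varphi(s))$ is interior to $R$. It is a limit of points of continua $K_n\subset Z\setminus K$, so some of these points lie in $R$. This contradicts $Z\cap R=K\cap R$. $\square$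

## Theorem B: class $C^1$ in the plane and class $C^2$ in space

By Lemma 3 we must exclude c.c.'s. Let $K$ be a c.c.; then $F_s=F_t=0$ on $K$.

**Part (3).** By (2), $F_s=F_t=0$ says that the needle is perpendicular to $\Gamma$ at both ends. So $K$ is a nondegenerate continuum in the set of such positions. If that set contains none, there is no c.c. If the set is empty or countable it contains none, since a nondegenerate continuum is uncountable.

**Part (2): $n=2$, $\Gamma$ of class $C^1$.** On $K$, both $T$ and $M$ are perpendicular to the unit vector $N$ in the plane, so $M=\pm T$ and $G=\mp2\ne0$. Choose an open rectangle $U$ (sides parallel to the axes) around a point of $K$ with $G\neq0$ on $U$. By Lemma 4(a) there is a c.c. $K'\subset K\cap U$. In $U$, $F_s$ is strictly monotone in $t$ and $F_t$ is strictly monotone in $s$. Since $F_s=0$ on $K'$, each $s$ occurs in at most one point of $K'$; since $F_t=0$ on $K'$, each $t$ occurs in at most one. So both coordinate projections are injective on $K'$. The projection to the $s$-axis is then a homeomorphism of the compact set $K'$ onto an interval $[a,b]$ with $a<b$, and $K'$ is the graph of a continuous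 injective, hence strictly monotone, function $\varphi$ on $[a,b]$. As $U$ is a rectangle containing $K'$, it contains $R=[a,b]\times\varphi([a,b])$. Lemma 5 gives a zero of $G$ in $R\subset U$, a contradiction.

**Part (1): $n=3$, $\Gamma$ of class $C^2$.** Now $F\in C^2$, so $D^2F=0$ on $K$ as well, by Lemma 4(b).

**Step 1: what is known on $K$.** As in Theorem A, $T,M,N$ are orthonormal on $K$, $\gamma''(s)\cdot N=1$ and $\gamma''(t)\cdot N=-1$; also $\gamma''(s)\cdot T=\gamma''(t)\cdot M=0$. So with $p=\gamma''(s)\cdot M$ and $q=\gamma''(t)\cdot T$,
$$\gamma''(s)=N+pM,\qquad\gamma''(t)=-N+qT\qquad\text{on }K.$$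
In Theorem A, $p=q=0$ came from third derivatives, which are not available now. The function $G$ is $C^1$, with $G_s=-2\gamma''(s)\cdot\gamma'(t)$ and $G_t=-2\gamma'(s)\cdot\gamma''(t)$; on $K$, $G=0$, $G_s=-2p$ and $G_t=-2q$.

**Step 2: $p=q=0$ on $K$.** Suppose $(p,q)\neq0$ at $x_0\in K$. Since $F$ is symmetric in $(s,t)$, reflecting $K$ in the diagonal gives another c.c.; it replaces $(T,M,N)$ by $(M,T,-N)$ and exchanges $p$ and $q$. So we may assume $q\ne0$ at $x_0$. By the implicit function theorem there is an open rectangle $U\ni x_0$ such that $G_t\ne0$ on $U$ and $\{G=0\}\cap U$ is the graph of a $C^1$ function $t=\varphi(s)$. By Lemma 4(a) there is a c.c. $K'\subset K\cap U$. As $G=0$ on $K$, $K'$ is a nondegenerate connected compact subset of that graph, so it is the graph of $\varphi$ over some $[a,b]$, $a<b$.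

*Case 1: $\varphi\equiv t_0$ on $[a,b]$.* Then $F_{tt}=0$ on $K'$ reads
$$\gamma''(t_0)\cdot(\gamma(t_0)-\gamma(s))=-1\qquad(s\in[a,b]).$$
Differentiating in $s$ gives $q=\gamma''(t_0)\cdot\gamma'(s)=0$ on $K'$. This contradicts $-2q=G_t\ne0$ on $U$.

*Case 2: $\varphi$ is not constant on $[a,b]$.* Then $\varphi'(s_0)\neq0$ for some $s_0\in(a,b)$, and $\varphi$ is strictly monotone on some $[a_1,b_1]\subset[a,b]$ with $s_0\in(a_1,b_1)$. Apply Lemma 4(a) to the c.c. $K'$ at $(s_0,\varphi(s_0))$ with $r$ so small that the ball projects into $(a_1,b_1)$. We get a c.c. $K''\subset K'$, again the graph of $\varphi$ over a nondegenerate interval $[a_2,b_2]\subset(a_1,b_1)$, where $\varphi$ is strictly monotone. The rectangle $R=[a_2,b_2]\times\varphi([a_2,b_2])$ lies in $U$, and in $U$ the function $G$ vanishes only on the graph of $\varphi$. So $G\ne0$ on $R\setminus K''$, contradicting Lemma 5.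

**Step 3: $K$ is a monotone graph.** By Step 2, on $K$ we have $\gamma''(s)=N=\gamma(t)-\gamma(s)$ and $\gamma''(t)=-N$, that is,
$$\gamma(t)=\gamma(s)+\gamma''(s),\qquad\gamma(s)=\gamma(t)+\gamma''(t).$$
As $\gamma$ is injective, each of $s,t$ determines the other on $K$. As in Part (2), $K$ is the graph of a continuous injective, hence strictly monotone, $\varphi:[a,b]\to\mathbb R$ with $a<b$.

**Step 4: $G\neq0$ near $K$, off $K$.** Let $H(s,t)=-2\gamma''(s)\cdot\gamma''(t)$. It is continuous, it equals $\partial_t(G_s)$, and on $K$ it equals $-2N\cdot(-N)=2$. Choose $[a',b']\subset(a,b)$, $a'<b'$, so small that $H>0$ on $R=[a',b']\times\varphi([a',b'])$. On $K$ we have $G=0$ and $G_s=-2p=0$. So for $(s,t)\in R$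
$$G_s(s,t)=\int_{\varphi(s)}^tH(s,t')\,dt'$$
has the sign of $t-\varphi(s)$. With $\sigma=\varphi^{-1}(t)\in[a',b']$,
$$G(s,t)=\int_\sigma^sG_s(s',t)\,ds'.$$
For $s'$ strictly between $\sigma$ and $s$, the point $(s',t)$ is on the same side of $K$ as $(s,t)$ (Step 1 of Lemma 5), so the integrand has constant nonzero sign. Hence $G\ne0$ on $R\setminus K$, which contradicts Lemma 5. $\blacksquare$

## A criterion for a needle that gets stuck

We turn to Theorem C. The counterexamples realize inside $Z$ the oscillation of (3): as one end $t$ approaches a value $t_0$, the other end must swing back and forth infinitely often.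

**Lemma 6.** Let $\gamma:\mathbb R\to\mathbb R^n$ be injective, continuous and proper. Let $a<b<t_0$, with the left ray contained in $\gamma((-\infty,a])$ and the right ray in $\gamma((t_0,\infty))$. With $B_0=\gamma(t_0)$, assume
$$|\gamma(s)-B_0|>1\quad(s\le a),\qquad|\gamma(s)-B_0|<1\quad(b\le s\le t_0).\tag{6}$$
Assume there are $t_k\uparrow t_0$ (with $t_k<t_0$) and $\alpha<\beta$ such that, for all large $k$, every $s\in(a,b)$ with $F(s,t_k)=0$ satisfies $s\ge\beta$ if $k$ is even and $s\le\alpha$ if $k$ is odd. Then no unit needle can be slid from the left ray to the right ray.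

**Proof.** **Step 1: confine $s$ to $(a,b)$.** By properness $|\gamma(s)-B_0|\to\infty$ as $s\to-\infty$, so the infimum over $s\le a$ is attained and is $>1$. Also $\max_{[b,t_0]}|\gamma(s)-B_0|<1$. When $t<t_0$ is close to $t_0$, $|\gamma(t)-B_0|$ is small. By the triangle inequality $|\gamma(s)-\gamma(t)|$ is then $>1$ for $s\le a$ and $<1$ for $b\le s\le t$. So every $s<t$ with $F(s,t)=0$ lies in $(a,b)$.

**Step 2: a slide must cross $t=t_0$.** An injective continuous proper map is a homeomorphism onto its image, so a slide is a path $(s(u),t(u))$, $u\in[0,1]$, in $Z$; label it so that $s(0)<t(0)$. Since $F=-1$ on the diagonal, $s<t$ throughout. The needle starts on the left ray, so $t(0)\le a<t_0$; it ends on the right ray, so $t(1)>t_0$. Let $\tau$ be the first time with $t(\tau)=t_0$.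

**Step 3: oscillation.** For large $k$ we have $t(0)<t_k<t_0$; let $u_k$ be the last time before $\tau$ with $t(u_k)=t_k$. Then $u_k\to\tau$: for every $u^*<\tau$ we have $\max_{[0,u^*]}t<t_0$, so $u_k>u^*$ once $t_k$ exceeds this maximum. Hence $s(u_k)\to s(\tau)$. But by Step 1, $s(u_k)\in(a,b)$ for large $k$, so $s(u_k)\ge\beta$ for large even $k$ and $s(u_k)\le\alpha<\beta$ for large odd $k$. Such a sequence does not converge, a contradiction. $\square$

## Joining arcs in dimension at least three

In dimensions $\ge3$ we specify only two arcs $A$ and $B$ and must complete them to an embedded curve. The next two lemmas do this.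

**Lemma 7.** Let $n\ge3$, let $O\subset\mathbb R^n$ be open and connected, and let $E\subset\mathbb R^n$ be closed and a finite union of $C^1$ images of closed intervals (compact or half-lines). Then any two points of $O\setminus E$ can be joined by a polygonal path in $O\setminus E$.

**Proof.** First let $O$ be a ball and $x,y\in O\setminus E$. The points $z$ for which the segment $[x,z]$ meets $E$ lie in $\{x+\lambda(e-x):e\in E,\lambda\ge1\}$. This is a finite union of $C^1$ images of $2$-dimensional strips in $\mathbb R^n$, $n\geq3$, so it has measure zero. The same holds for $y$. Choose $z\in O$ outside both sets; then the path $x,z,y$ is in $O\setminus E$.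

Now let $O$ be general. If $O\setminus E$ were a disjoint union of nonempty open sets $U_1,U_2$, then for every ball $B\subset O$ the set $B\setminus E$ (connected by the first part, and nonempty since $E$ has measure zero) would lie in $U_1$ or in $U_2$. Let $O_i$ be the union of the open balls $B\subset O$ with $B\setminus E\subset U_i$. Then $O_1,O_2$ are open, nonempty and cover $O$. They are disjoint: if $B_1\subset O_1$ and $B_2\subset O_2$ are two such balls with a common point, then $(B_1\cap B_2)\setminus E$ is nonempty and lies in $U_1\cap U_2$, which is impossible. This contradicts the connectedness of $O$. So $O\setminus E$ is open and connected, hence polygonally connected. $\square$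

**Lemma 8.** Let $n,O,E$ be as in Lemma 7, let $P\ne Q$ be points of $E\cap O$, and let $u,w$ be unit vectors and $\epsilon>0$ such that the half-open segments $\{P+\lambda u:0<\lambda\le\epsilon\}$ and $\{Q+\lambda w:0<\lambda\le\epsilon\}$ lie in $O\setminus E$. Then there is a $C^\infty$ embedded arc $J\subset O$ from $P$ to $Q$ with $J\cap E=\{P,Q\}$ that coincides near $P$ with the first segment and near $Q$ with the second.

**Proof.** Join $P+\epsilon u$ to $Q+\epsilon w$ by a polygonal path in $O\setminus E$ (Lemma 7), and let $L$ be the union of this path with the closed segments $[P,P+\epsilon u]$ and $[Q,Q+\epsilon w]$. Then $L\cap E=\{P,Q\}$. Near $P$, $L$ is just the first segment, because the path and the second segment are compact sets not containing $P$. The same holds at $Q$. Subdividing at all crossings, $L$ becomes a finite connected graph with straight edges, so it contains a simple edge path from $P$ to $Q$. This begins along the first segment and ends along the second. Consecutive edges meet only in their common vertex, so they continue straight or form an angle in $(0,\pi)$.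

It remains to round the corners. In the plane of the two edges, choose coordinates with the corner at the origin, bisected by the vertical axis: near the corner the path is the graph $y=m|x|$, $m>0$. Replace $|x|$ by its convolution $h$ with an even mollifier supported in $[-\epsilon',\epsilon']$. Then $h$ is smooth and convex, $h=|x|$ for $|x|\ge\epsilon'$, and $0\le h\le\epsilon'$ on $[-\epsilon',\epsilon']$. So the change takes place in a small neighborhood of the corner. For small $\epsilon'$ this neighborhood lies in $O\setminus E$ and meets no edges other than the two at that corner, and the new arc is embedded and smooth. $\square$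

**Straight collars.** To apply Lemma 8 at the end of a curved arc, we extend the arc so that it ends straight. Let $A$ be a regular embedded arc on $[a,b]$ that extends as a regular $C^\infty$ curve past $b$. Let $\chi$ be smooth, $\chi=1$ on $[0,\frac13]$, $\chi=0$ on $[\frac23,1]$. For small $h$ and $0\le x\le h$ continue $A$ beyond $b$ by
$$\tilde A(b+x)=A(b)+xA'(b)+\chi(x/h)\,D(x),\qquad D(x)=A(b+x)-A(b)-xA'(b).$$
This agrees with $A$ for $x\le h/3$ and is straight, in the direction $A'(b)$, for $x\ge 2h/3$. Since $D=O(x^2)$ and $D'=O(x)$, we get $\tilde A'(b+x)=A'(b)+O(h)$. Hence for some $h_1>0$ and all small $h$ the component along $A'(b)$ is strictly increasing on $[b-h_1,b+h]$. The collar lies in a ball of radius $O(h)$ about $A(b)$, so for small $h$ it is disjoint from $A([a,b-h_1])$ and from any given closed set not containing $A(b)$, and it lies in any given open set containing $A(b)$. We end the extended arc at $x=\frac56h$; the rest, $\frac56h<x\le h$, is an outgoing straight segment as required in Lemma 8. The other end is treated in the same way.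

**The construction used for Theorem C(1) and (2).** We will give two disjoint regular embedded arcs $A(\sigma)$, $\sigma\in[a,b]$, and $B(\tau)$, $|\tau|\le\eta$, with $B_0=B(0)$, both $C^\infty$ near and past their ends and $C^1$ throughout. They are written in coordinates $y=x-(0,\dots,0,10)$, and lie in $|y|\le2$. The closed unit ball about $B_0$ will also lie in $|y|\le2$. Points of the rays have last $y$-coordinate $-10$, so the rays miss all this. We will have $A(a)$ outside the closed unit ball about $B_0$, and $A(b)$ and $B([-\eta,\eta])$ inside the open ball. Attach collars at the four ends, inside the corresponding open sets, and apply Lemma 8 three times: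

1. from the left ray to the $A(a)$ end, with $O$ the complement of the closed unit ball about $B_0$;
2. from the $A(b)$ end to the $B(-\eta)$ end, with $O$ the open unit ball about $B_0$;
3. from the $B(\eta)$ end to the right ray, with $O=\mathbb R^n$.

Each time $E$ is the union of the rays, the arcs with collars and the arcs already joined. The rays are straight at their ends, with outgoing directions $e_1$ and $-e_1$. A newly joined arc stays at positive distance from the ends not yet used, so the outgoing segments there can be shortened to avoid it. The result is an embedded, proper curve containing the two rays; it is $C^\infty$ except possibly where $B$ is not. Parametrize it by an injective continuous $\gamma$ with $\gamma(\sigma)=A(\sigma)$ on $[a,b]$ and $\gamma(t)=B(t-t_0)$ for $|t-t_0|\le\eta$, where $t_0>b+\eta$. Then (6) holds, and the rays are placed as in Lemma 6.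

## Theorem C: orthogonal circles, a spiraling $C^{1,1}$ arc, and a Lipschitz arc

**Part (1): $n\ge4$, class $C^\infty$.** *Purpose: perturb the two orthogonal circles so that $F$ becomes $f(\sigma)+g(\tau)$ with $f,g$ from (3).* On $[-1,2]$ we have $|f|\le e^{-1}<\frac12$. Put
$$A(\sigma)=\sqrt{\tfrac12+f(\sigma)}\,(\cos\sigma,\sin\sigma,0,0,0,\dots),\ \sigma\in[-1,2];\qquad B(\tau)=\sqrt{\tfrac12+g(\tau)}\,(0,0,\cos\tau,\sin\tau,0,\dots),\ |\tau|\le\eta,$$
with $\eta$ small. Each is smooth with positive radius, and its angle moves with unit speed over a range shorter than $2\pi$, so each is a regular embedded arc. They are disjoint since $A$ has third and fourth coordinates $0$ and $B$ does not. The formulas are valid slightly past the ends, and $|B_0|=\frac1{\sqrt2}$, so the closed unit ball about $B_0$ lies in $|y|\le2$. Since the two arcs lie in orthogonal planes,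
$$|A(\sigma)-B(\tau)|^2-1=f(\sigma)+g(\tau).$$
With $\tau=0$: $A(-1)$ is outside the closed unit ball about $B_0$, since $f(-1)>0$, and $A(2)$ is inside the open ball, since $f(2)<0$. For small $\eta$, $B([-\eta,\eta])$ is inside the open ball.

Let $\tau_k=-\frac1{(k-1/2)\pi}$, so $\tau_k\uparrow0$ and $\sin(1/\tau_k)=-\sin(k\pi-\tfrac\pi2)=(-1)^k$. For even $k$, $g(\tau_k)>0$, so a zero of $F(\cdot,t_0+\tau_k)$ in $(-1,2)$ needs $f(s)<0$, i.e. $s>1$. For odd $k$ it needs $f(s)>0$, i.e. $s<0$. Lemma 6 applies with $a=-1$, $b=2$, $t_k=t_0+\tau_k$, $\alpha=0$, $\beta=1$.

**Part (2): $n=3$, class $C^{1,1}$.** *Purpose: $A$ runs along the unit circle about $B_0=0$, and $B$ passes through $0$ in the direction perpendicular to the plane of that circle, with a small sideways drift $\tau^2e^{i\theta(\tau)}$ whose direction oscillates.* Let $\delta=\frac1{10}$. Let $\rho>0$ be smooth on a neighborhood of $[-2\delta,2\delta]$ and, on $[-2\delta,2\delta]$, nonincreasing, with $\rho=1$ on $[-\delta,\delta]$, $\rho>1$ to the left of it, $\rho<1$ to the right, $\rho(\pm2\delta)=1\mp\frac1{10}$. Let $\theta(\tau)=\frac\pi3+\frac\delta2\sin(\log|\tau|)$ and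
$$A(\sigma)=\rho(\sigma)(\cos\sigma,\sin\sigma,0)\ (|\sigma|\le2\delta),\qquad B(\tau)=(\tau^2\cos\theta(\tau),\tau^2\sin\theta(\tau),\tau),\quad B(0)=0\ (|\tau|\le\eta).$$

*Regularity.* With $u=\tau^2e^{i\theta}$ we have, for $\tau\neq0$, $\theta'=\frac\delta{2\tau}\cos(\log|\tau|)$ and
$$u'=\tau\Bigl(2+\frac{i\delta}2\cos(\log|\tau|)\Bigr)e^{i\theta}.$$
This tends to $0$, which is $u'(0)=\lim u/\tau$. Its derivative for $\tau\ne0$ is a sum of three terms: $(2+\frac{i\delta}2\cos(\log|\tau|))e^{i\theta}$, then $-\frac{i\delta}2\sin(\log|\tau|)e^{i\theta}$, then $i\tau\theta'(2+\frac{i\delta}2\cos(\log|\tau|))e^{i\theta}$. All are bounded since $\tau\theta'$ is. So $u'$ is Lipschitz, and $B$ is $C^{1,1}$, and $C^\infty$ off $\tau=0$. It is regular and injective because its third coordinate is $\tau$. It misses $A$, since third coordinate $0$ forces $\tau=0$ and $B(0)=0$. Also $A$ is regular and injective, as a polar curve with positive radius; $|A(-2\delta)|=1.1>1$ and $|A(2\delta)|=0.9<1$; for small $\eta$, $B$ lies in the open unit ball. So the construction applies.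

*The zeros of $F$.* Write $F(s,\tau)$ for $|A(s)-B(\tau)|^2-1$. Then
$$F=\rho^2-2\rho\tau^2\cos(s-\theta)+\tau^4+\tau^2-1,\qquad F_s=2\rho'\bigl(\rho-\tau^2\cos(s-\theta)\bigr)+2\rho\tau^2\sin(s-\theta).$$
For $|s|\le2\delta$ we have $s-\theta\in[-\frac\pi3-\frac14,-\frac\pi3+\frac14]$, since $2\delta+\frac\delta2=\frac14$. So $\sin(s-\theta)<0$. As $\rho'\le0$, $F_s<0$ for small $\tau\ne0$. Hence $F(\cdot,\tau)$ has at most one zero in $[-2\delta,2\delta]$. Where $\rho=1$,
$$F=\tau^2\bigl(1+\tau^2-2\cos(s-\theta)\bigr),$$
which vanishes at
$$s(\tau)=\theta(\tau)-\arccos\frac{1+\tau^2}2=\frac\delta2\sin(\log|\tau|)+o(1),$$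
because $\arccos\frac{1+\tau^2}2\to\frac\pi3$. For small $\tau\ne0$ this value is in $[-\delta,\delta]$, where indeed $\rho=1$, so it is the only zero in $[-2\delta,2\delta]$.

Let $\tau_k=-e^{-(k-1/2)\pi}$, so $\tau_k\uparrow0$ and $\sin(\log|\tau_k|)=-\sin(k\pi-\frac\pi2)=(-1)^k$. Then $s(\tau_k)=(-1)^k\frac\delta2+o(1)$. Lemma 6 applies with $a=-2\delta$, $b=2\delta$, $t_k=t_0+\tau_k$, $\beta=\frac\delta4$, $\alpha=-\frac\delta4$.

**Part (3): $n=2$, locally Lipschitz.** In the plane Lemma 8 is not available, so the curve is written down completely. Use $y=x-(0,10)\in\mathbb R^2=\mathbb C$, the same $\delta,\rho$, $A(\sigma)=\rho(\sigma)e^{i\sigma}$ for $|\sigma|\le2\delta$, and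
$$B(\tau)=|\tau|e^{i\theta(\tau)},\quad\theta(\tau)=\tfrac\pi2+\tfrac\delta2\sin(\log|\tau|)\quad(-\tfrac14\le\tau<0),\qquad B(\tau)=-i\tau\quad(0\le\tau\le2).$$
$B$ is Lipschitz since $\tau\theta'$ is bounded. It is injective: for $\tau<0$ it has modulus $|\tau|$ and lies in the open upper half-plane; for $\tau\ge0$ it runs down the imaginary axis. Here $B_0=0$. The curve is, in order:

- the left ray, ending at $(-C,-10)$;
- the polygonal line $(-C,-10),\ (-3,-5),\ (-3,3),\ (3,3),\ 3e^{-2\delta i},\ A(-2\delta)=1.1e^{-2\delta i}$;
- the arc $A$, ending at $A(2\delta)=0.9e^{2\delta i}$;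
- the circular arc $0.9e^{i\omega}$, $2\delta\le\omega\le\theta(-\frac14)$;
- the radial segment to $B(-\frac14)$;
- the arc $B$, ending at $(0,-2)$;
- the segment to $(C,-10)$ and the right ray.

*The pieces meet only at consecutive endpoints.* The rays are at height $-10$, and all other points, except the endpoints of the two rays, are higher. The segment from $(-C,-10)$ to $(-3,-5)$ has real part $<0$ and height $\le-5$; the last segment, from $(0,-2)$ to $(C,-10)$, has real part $\ge0$ and height $\le-2$. So they are disjoint. All remaining pieces except $(-3,-5)(-3,3)$ and the end $(0,-2)$ of $B$ have height $>-2$, and the vertical segment $(-3,-5)(-3,3)$ has real part $-3$ and height $\ge-5$. So these two slanted segments meet the rest only where they should. Next, $3e^{-2\delta i}\approx(2.94,-0.60)$. The segment from $(3,3)$ to this point has real part at least $\operatorname{Re}3e^{-2\delta i}$, with equality only at that end. The radial segment from it to $1.1e^{-2\delta i}$ has smaller real parts and moduli in $[1.1,3]$. So the polygonal line is simple. Points of $A$, of the circular arc, of the next radial segment and of $B(\tau)$ with $\tau\leq0$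 have modulus $\le1.1$, while the polygonal line has modulus $>1.1$ except at $A(-2\delta)$, and $A$ has modulus $1.1$ with argument $-2\delta$ only there. On $A$ the argument lies in $[-2\delta,2\delta]$; on the circular arc it lies in $[2\delta,\theta(-\frac14)]$; the two meet only at $0.9e^{2\delta i}$. The radial segment at argument $\theta(-\frac14)$ has moduli in $[\frac14,0.9]$, and $B(\tau)$, $-\frac14\le\tau\le0$, has moduli $\le\frac14$; each meets its predecessor only at the common endpoint, and $\theta(-\frac14)>2\delta$ keeps both off $A$. The points $-i\tau$, $0<\tau\le2$, have argument $-\frac\pi2$ and meet none of the earlier pieces: on the polygonal line real part $0$ occurs only at height $3$.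

So the curve is injective, locally Lipschitz and proper, hence embedded as a topological copy of $\mathbb R$. With nonzero speed on each piece it is regular where differentiable: for $-\frac14\le\tau<0$ the radial speed of $B$ is $1$; at $\tau=0$ the quotient $B(\tau)/\tau=-e^{i\theta(\tau)}$ oscillates as $\tau\uparrow0$, so $B$ is not differentiable there; and at the other junctions the one-sided derivatives are nonzero.

*Conditions (6).* The part before $A$ lies outside the closed unit disc: on the rays and on the first segment of the polygonal line the height is $\le-5$; on the next three segments $|{\rm Re}|\ge2.9$ or the height is $3$; on the radial segment the modulus is $\ge1.1$. At $A(-2\delta)$ the modulus is $1.1$. The part from $A(2\delta)$ to $B_0$ has modulus $\le0.9$, so it lies in the open disc.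

*The zeros of $F$.* For $-\frac14\le\tau<0$ and $|s|\le2\delta$,
$$F=\rho^2-2\rho|\tau|\cos(s-\theta)+\tau^2-1,\qquad F_s=2\rho'\bigl(\rho-|\tau|\cos(s-\theta)\bigr)+2\rho|\tau|\sin(s-\theta)<0,$$
because $s-\theta\in[-\frac\pi2-\frac14,-\frac\pi2+\frac14]$, $\rho'\le0$ and $|\tau|\le\frac14<\rho$. So there is at most one zero. Where $\rho=1$, $F=|\tau|(|\tau|-2\cos(s-\theta))$, which vanishes at
$$s(\tau)=\theta(\tau)-\arccos\frac{|\tau|}2=\frac\delta2\sin(\log|\tau|)+o(1).$$
For small $|\tau|$ this is in $[-\delta,\delta]$, so it is the only zero in $[-2\delta,2\delta]$. Parametrize the curve by an injective continuous $\gamma$ with $\gamma=A$ on $[-2\delta,2\delta]$ and $\gamma(t)=B(t-t_0)$ for $-\frac14\le t-t_0\le2$, where $t_0>2\delta+\frac14$. With $\tau_k=-e^{-(k-1/2)\pi}$ as in Part (2), $s(\tau_k)=(-1)^k\frac\delta2+o(1)$, and Lemma 6 applies with $a=-2\delta$, $b=2\delta$, $t_k=t_0+\tau_k$, $\beta=\frac\delta4=-\alpha$. $\blacksquare$
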